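# Dimensions of quadratic forms over the function field of a quadric

## Multiples of $2^{s+1}$, with an error of at most $k$

Take an anisotropic quadratic form $q$ over a field $F$ of characteristic $\neq 2$, and a second anisotropic form $p$ of dimension at least $2$. Pass to the field $F(p)$ obtained by adjoining a generic zero of $p$. There $q$ may become isotropic. Split off all hyperbolic planes and let $k$ be the dimension of what remains. Let $s\ge 0$ be the integer with $2^s<\dim p\le 2^{s+1}$. Which dimensions can $q$ have, if $k$ is given?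

The first guess is this: **$\dim q$ is a multiple of $2^{s+1}$, up to an error of at most $k$.** That is, $|\dim q-m2^{s+1}|\le k$ for some integer $m$. Here are the terms, then the reason for the guess, then some tests.

All forms are nondegenerate, and all fields have characteristic $\ne 2$.

**Witt index.** Every form over a field $K$ is $\varphi\cong\varphi_{\mathrm{an}}\perp i\,\langle 1,-1\rangle$ with $\varphi_{\mathrm{an}}$ anisotropic, unique up to isometry. The number $i=i_W(\varphi)$ is the Witt index, so $\dim\varphi=2i_W(\varphi)+\dim\varphi_{\mathrm{an}}$. The form is hyperbolic if $\varphi_{\mathrm{an}}=0$. Two forms have the same class in the Witt ring $W(K)$ exactly when their anisotropic parts are isometric. Hence if $\varphi$ has the class of a form $\psi$, then $\dim\varphi_{\mathrm{an}}\le\dim\psi$.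

**Function field.** $F(p)$ is the function field of the projective quadric $\{p=0\}$. If $\dim p\ge3$, the quadric is geometrically integral, so $F$ is algebraically closed in $F(p)$. If $\dim p=2$, then $F(p)=F(\sqrt{-\det p})$. Example: for $p=\langle1,1,1\rangle$ over $\mathbb R$, $F(p)=\mathbb R(x)(\sqrt{-1-x^2})$.

**Pfister form.** $\langle\!\langle x_1,\dots,x_\ell\rangle\!\rangle=\langle1,-x_1\rangle\otimes\cdots\otimes\langle1,-x_\ell\rangle$, of dimension $2^\ell$. Example: $\langle\!\langle -1,-1\rangle\!\rangle=\langle1,1,1,1\rangle$.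

We use five textbook facts on forms.

* (Q1) Witt indices do not change under purely transcendental extensions.
* (Q2) If $\varphi$ over $K$ is isotropic and $\dim\varphi\ge3$, then $K(\varphi)/K$ is purely transcendental.
* (Q3) Springer: an anisotropic form stays anisotropic over every finite extension of odd degree.
* (Q4) Springer, for complete discretely valued fields: if $\varphi_0,\varphi_1$ are forms over $K$, then $\varphi_0\perp t\varphi_1$ is anisotropic over $K((t))$ if and only if $\varphi_0$ and $\varphi_1$ are anisotropic over $K$.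
* (Q5) An isotropic Pfister form is hyperbolic.

**Where the guess comes from.** Let $\pi$ be an anisotropic Pfister form of dimension $2^{s+1}$ that contains $p$. Over $F(p)$ it is isotropic, hence hyperbolic by (Q5), and so is $y_1\pi\perp\dots\perp y_m\pi$. Remove a subform of dimension $t$ and add a form of dimension $u$. The new form has dimension $m2^{s+1}+u-t$, and its class over $F(p)$ is that of a form of dimension $u+t$. If nothing more cancels, $k=u+t$, and the distance to $m2^{s+1}$ is $|u-t|\le k$. But in the question $p$ need not lie in a Pfister form of this size, and $q$ need not be built in this way. So we test.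

**Test over $\mathbb R$.** Let $p=a\langle1\rangle$ and $q=N\langle 1\rangle$. Write $N=m2^{s+1}+\varepsilon$ with $|\varepsilon|\le2^s$. Since $2^{s+1}\langle1\rangle$ is a Pfister form containing $p$, over $F(p)$ the class of $q$ is that of $\varepsilon\langle1\rangle$, so $k\le|\varepsilon|$. As $|\varepsilon|$ is the distance from $N$ to the nearest multiple of $2^{s+1}$, the guess predicts $k=|\varepsilon|$. For $a=3$ (so $s=1$) this is visible: $\varepsilon=0$ gives $k=0$; $\varepsilon=\pm1$ gives $k=1$ by parity; for $\varepsilon=\pm2$, $k=0$ would make $-1$ a square in $F(p)$, which is false because $\mathbb R$ is algebraically closed in $F(p)$.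

**Test for large $k$.** Every integer lies within $2^s$ of a multiple of $2^{s+1}$, so the guess has content only for $k<2^s$.

**Test $s=0$.** Only $k=0$ has content, and there $\dim q=2i_W(q_{F(p)})$ is even, as required.

**Test $s=1$.** If $k=1$, then $\dim q$ is odd, hence within $1$ of a multiple of $4$. The only content is: if $k=0$, then $4\mid\dim q$. Take $\dim p=3$. After scaling, $p=\langle1,-a,-b\rangle\subset\pi=\langle\!\langle a,b\rangle\!\rangle$. A $3$-dimensional subspace meets every $2$-dimensional totally isotropic subspace of $\pi$ nontrivially, so wherever $\pi$ is hyperbolic, $p$ is isotropic. Hence $\pi$ is anisotropic over $F$, and $p$ is isotropic over $F(\pi)$. Since $q$ is hyperbolic over $F(p)\subset F(\pi)(p)$, and $F(\pi)(p)/F(\pi)$ is purely transcendental, $q$ is hyperbolic over $F(\pi)$. A classical consequence of the Cassels–Pfister subform theorem then gives $q\cong\pi\otimes\tau$ for some form $\tau$, so $4\mid\dim q$.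

**Test $s=2$, a list.** Now the multiples of $8$ matter. The guess excludes: for $k=0$, $\dim q\equiv2,4,6$; for $k=1$, $\dim q\equiv3,5$; for $k=2$, $\dim q\equiv4\pmod 8$.

**Test $q=p$, $\dim p=2^s+1$.** Here $k\le2^s-1$. The distances from $2^s+1$ to $0$ and to $2^{s+1}$ are $2^s+1$ and $2^s-1$. So the guess says $k=2^s-1$ exactly: $p$ acquires Witt index exactly $1$ over its own function field. For $\dim p=2$ and $3$ this is clear from $2i_W\le\dim p$. For $\dim p=5$ it is not clear at all, and it is one of the excluded cases of the list ($k=1$, dimension $5$).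

## Two theorems: the inequality and the triples that occur

The conjecture that the guess expresses is true in all cases, and it cannot be improved.

**Theorem A.** *Let $p,q$ be anisotropic over $F$ (characteristic $\ne2$), with $\dim p\ge 2$, $2^s<\dim p\le 2^{s+1}$ and $k=\dim (q_{F(p)})_{\mathrm{an}}$. Then $|\dim q-m2^{s+1}|\le k$ for some $m\in\mathbb Z$.*

**Theorem B.** *Let $a\ge2$, $N\ge1$, $k\ge0$ be integers and $2^s<a\le2^{s+1}$. There exist a field $F$ of characteristic $\ne2$ and anisotropic forms $p,q$ over $F$ with $\dim p=a$, $\dim q=N$, $\dim(q_{F(p)})_{\mathrm{an}}=k$ if and only if*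
$$k\le N,\qquad k\equiv N\ (\mathrm{mod}\ 2),\qquad |N-m2^{s+1}|\le k\ \text{ for some } m\in\mathbb Z .$$
*Moreover $F$ can be chosen to contain any prescribed field $\kappa$ of characteristic $\ne 2$.*

The proof of Theorem A studies one algebraic cycle on the product of the two quadrics, by means of Steenrod operations modulo $2$.

## Reduction to $\dim p=2^s+1$ and a gap for the Witt index

*This section removes the trivial cases and restates the inequality as a statement about $i=i_W(q_{F(p)})$. We have $\dim q=2i+k$.*

**The case $s=0$.** Done in the test above. So let $s\ge1$.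

**Shrinking $p$.** Let $p'\subset p$ be a subform of dimension $2^s+1\ge3$; it is anisotropic. Over $F(p')$ the form $p$ is isotropic, so $F(p')(p)/F(p')$ is purely transcendental by (Q2). Also $F(p)\subset F(p')(p)$. Hence, with (Q1),
$$i_W(q_{F(p')})=i_W(q_{F(p')(p)})\ge i_W(q_{F(p)}),$$
so $k':=\dim(q_{F(p')})_{\mathrm{an}}\le k$. The number $s$ is the same for $p'$. An integer $m$ with $|\dim q-m2^{s+1}|\le k'$ also serves for $p$. So we may assume $\dim p=2^s+1$, and from now on $i$ and $k$ refer to this $p$.

**Trivial cases again.** If $i=0$, then $\dim q=k$ and $m=0$ works. If $k\ge2^s$, there is nothing to prove. So let $i\ge1$ and $k<2^s$.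

**Small $q$.** We claim $\dim q\ge3$. Since $i\ge1$, we have $\dim q\ge2$. If $\dim q=2$, then $q$ is hyperbolic over $F(p)$, so $-\det q$ is a square in $F(p)$. As $F$ is algebraically closed in $F(p)$, it is a square in $F$, and $q$ is isotropic over $F$, a contradiction.

**The gap.** The inequality $-k\le 2i+k-m2^{s+1}\le k$ is the same as
$$-k\le i-m2^s\le0. \tag{1}$$
So Theorem A says that the interval $[i,i+k]$ contains a multiple of $2^s$. **Suppose it fails.** Then $i$ is not a multiple of $2^s$, and the next multiple above $i$ exceeds $i+k$. So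
$$i=c+2^s\tau,\qquad \tau\ge0,\qquad 1\le c\le2^s-1-k. \tag{2}$$

The following notation is kept to the end of the proof. Put $r=2^{s-1}$ and
$$n=k+c,\qquad 1\le n\le 2^s-1=2r-1 .$$
Let $P$ and $Q$ be the quadrics of $p$ and $q$, with $d=\dim P=2^s-1=2r-1$ and $D=\dim Q=2i+k-2\ge1$. Put
$$\mu=i+k-1,\qquad j_0=i-c=2^s\tau\ge0 .$$
Then
$$\mu=D-(i-1),\qquad \mu-j_0=n-1,\qquad \mu+j_0=D-(c-1). \tag{3}$$

## Chow groups of split quadrics and the Steenrod operation

*This section recalls the tools and computes the one Steenrod operation that we need by hand.*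

Let $\mathrm{CH}$ be the integral Chow group and $\mathrm{Ch}=\mathrm{CH}/2$. A bar denotes base change to an algebraic closure $\bar F$. Let $h$ and $H$ be the hyperplane classes of $P$ and $Q$.

**Chow groups of $\bar Q$.** For $e<D/2$, $\mathrm{CH}^e(\bar Q)=\mathbb ZH^e$ (and it is $0$ for $e<0$). For $D/2\le e\le D$, $\mathrm{CH}^e(\bar Q)$ is generated by classes of linear subspaces of dimension $D-e$: one class if $e>D/2$, two independent classes if $e=D/2$. Moreover $\deg H^D=2$. The same description, with the same classes, holds over any larger algebraically closed field. Example: a conic is a $\mathbb P^1$, and $H$ is twice a point.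

**Chow groups of $\bar P$.** Since $d=2r-1$ is odd, $\mathrm{CH}(\bar P)$ has the basis $h^j,l_j$ with $0\le j\le r-1$, where $l_j$ is the class of a $j$-dimensional linear subspace. Its codimension is $d-j\ge r$. So $\mathrm{CH}^w(\bar P)=\mathbb Zh^w$ for $0\le w\le r-1$.

**Products.** $\mathrm{CH}(\bar P\times\bar Q)=\mathrm{CH}(\bar P)\otimes\mathrm{CH}(\bar Q)$.

**Tangent bundles.** $c(T_P)=(1+h)^{d+2}/(1+2h)\equiv(1+h)^{d+2}$ and $c(T_Q)\equiv(1+H)^{D+2}$ modulo $2$.

**Steenrod operation.** On $\mathrm{Ch}$ of smooth projective varieties there is the total cohomological operation $S=\sum_jS^j$ (Brosnan; Elman–Karpenko–Merkurjev, *Algebraic and Geometric Theory of Quadratic Forms*, Ch. XI), with these properties.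

* (S1) $S^j:\mathrm{Ch}^a\to\mathrm{Ch}^{a+j}$. $S$ is a ring homomorphism that commutes with pull-backs and field extension. $S(h)=h+h^2$ for the class $h\in\mathrm{Ch}^1$ of a divisor.
* (S2) $S^j=0$ on $\mathrm{Ch}^a$ for $j>a$, and $S^a(x)=x^2$ for $x\in\mathrm{Ch}^a$.
* (S3) $f_*(c(-T_X)S(x))=c(-T_Y)S(f_*x)$ for a morphism $f:X\to Y$ of smooth projective varieties.

Example: $S(h^e)=h^e(1+h)^e$, so $S^j(h^e)=\binom ejh^{e+j}$.

**Lemma 1.** *Let $L\subset\bar Q$ be a linear subspace of dimension $a$, and let $e,f\ge0$ with $e+f=a$. Then $\deg(H^fS^e([L]))\equiv\binom{D+1-a}{e}\pmod2$.*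

*Proof.* Let $\iota:L\hookrightarrow\bar Q$. Apply (S3) to $\iota$ and $x=1$, for which $S(1)=1$: $\iota_*(c(-T_L))=c(-T_Q)S([L])$. Multiply by $c(T_Q)$ and use the projection formula. Since $L\cong\mathbb P^a$ has $c(T_L)=(1+H)^{a+1}$,
$$S([L])=\iota_*\big(c(\iota^*T_Q)\,c(T_L)^{-1}\big)=\iota_*\big((1+H)^{D+2-(a+1)}\big).$$
The part in degree $e$ is $\binom{D+1-a}e\iota_*(H^e)$, and $H^{e+f}=H^a$ has degree $1$ on $L$. $\square$

Check: for a line in a quadric surface ($D=2$, $a=e=1$) the lemma gives $\binom21\equiv0$. This agrees with $S^1([L])=[L]^2=0$ on $\mathbb P^1\times\mathbb P^1$.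

**Parity of binomials.** We use Lucas' theorem modulo $2$. We also use Kummer's: $\binom{A+B}{A}$ is odd if and only if $A$ and $B$ have disjoint binary expansions, that is, no carry occurs in $A+B$.

## The cycle of linear subspaces and half degrees

*This section builds the cycle, and an invariant of rational cycles that is not trivially zero.*

**The cycle $\alpha$.** Since $i=i_W(q_{F(P)})$, the quadric $Q_{F(P)}$ contains a linear subspace of dimension $i-1$. Let $\alpha\in\mathrm{CH}^\mu(P\times Q)$ be the class of its closure; its codimension is $\mu$ by (3). Over $\bar F$,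
$$\bar\alpha=\sum_{j=0}^{r-1}h^j\otimes\zeta_j+\sum_{j=0}^{r-1}l_j\otimes\xi_j,\qquad\zeta_j\in\mathrm{CH}^{\mu-j}(\bar Q). \tag{4}$$

*The class $\zeta_0$ is the class of an $(i-1)$-dimensional linear subspace.* Indeed, restrict $\bar\alpha$ to the generic fiber of $\bar P\times\bar Q\to\bar P$. All $h^j$ with $j\ge1$ and all $l_j$ have positive codimension in $\bar P$, so they restrict to $0$, and only $\zeta_0$ survives. On the other hand, $\alpha$ restricts to the class of the linear subspace we started from. Pass to an algebraic closure of $\bar F(\bar P)$. The Chow group of the quadric is the same there, with the same classes of linear subspaces.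

**Half degrees.** The quadric $Q$ is anisotropic, so by (Q3) every closed point of $Q$ has even degree. A closed point of $P\times Q$ lies over a closed point of $Q$, and its degree is a multiple of the degree of that point, so it is even too. Thus the degree modulo $2$ of any zero-cycle on $Q$ or $P\times Q$ is $0$ and says nothing. Half of the degree is the right object. For $x\in\mathrm{Ch}_0(P\times Q)$ or $x\in\mathrm{Ch}_0(Q)$ with an integral lift $\tilde x$, put
$$\delta(x)=\tfrac12\deg(\tilde x)\bmod2 .$$
Changing $\tilde x$ by $2y$ changes $\frac12\deg(\tilde x)$ by $\deg y$, which is even. So $\delta$ is a well-defined homomorphism. It is compatible with push-forward along $\mathrm{pr}:P\times Q\to Q$, because degrees are. Example: $\delta(H^D)=\frac12\cdot2=1$, although $\deg(H^D)\equiv0$.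

**Lemma 2.** *Let $0\le w\le r-1$, let $\beta\in\mathrm{CH}(P\times Q)$, and let $y_w\in\mathrm{CH}(\bar Q)$ be the coefficient of $h^w$ in $\bar\beta$. Then $\mathrm{pr}_*(h^{d-w}\beta)$ becomes $2y_w$ over $\bar F$. If $h^{d-w}H^f\beta$ is a zero-cycle class, then $\delta(h^{d-w}H^f\beta)=\deg(H^fy_w)\bmod2$.*

*Proof.* For $u\in\mathrm{CH}(\bar P)$, $y\in\mathrm{CH}(\bar Q)$ we have $\mathrm{pr}_*(u\otimes y)=\deg(u)\,y$, where $\deg$ vanishes outside dimension $0$. Now $h^{d-w}h^j$ has dimension $0$ only for $j=w$, and then its degree is $2$. The class $h^{d-w}l_j$ has dimension $0$ only for $j=d-w\ge r$, which does not occur among $0\le j\le r-1$. This gives $2y_w$. The second claim follows by multiplying with $H^f$, taking degrees and halving. $\square$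

This lemma is where the size of $p$ enters: it holds for $w\le r-1$, where $r=2^{s-1}$ and $d=2r-1$.

## The row of $h^0$ alone: only a parity

*Here is the direct attack, in which only $\zeta_0$ is used.* Put $z_0=\mathrm{pr}_*(h^d\alpha)\in\mathrm{Ch}^\mu(Q)$. For $0\le e\le i-1$ consider $\delta(H^{i-1-e}S^e(z_0))$; the codimension is $i-1-e+e+\mu=D$.

We compute it. Apply (S3) to $\mathrm{pr}$, with $T_{P\times Q}=T_P+T_Q$ and the contribution of $T_Q$ cancelled by the projection formula: $S(z_0)=\mathrm{pr}_*(c(-T_P)S(h^d\alpha))$. Since $h^{d+1}=0$ and $S(h^d)=h^d(1+h)^d$, this is $\mathrm{pr}_*(h^dS(\alpha))$. So by Lemma 2 with $w=0$, applied to an integral lift of $S^e(\alpha)$, the number is $\deg(H^{i-1-e}y_0)\bmod 2$. Here $y_0$ modulo $2$ is the coefficient of $h^0$ in $S^e(\bar\alpha)$, which is $S^e(\zeta_0)$. Lemma 1 with $a=i-1$, $D+1-a=i+k$, gives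
$$\delta\big(H^{i-1-e}S^e(z_0)\big)=\binom{i+k}{e}\bmod2. \tag{5}$$

For a contradiction, the left side should vanish for a reason of codimension. By (S2), $S^e(z_0)=0$ if $e>\mu$. If $e=\mu$, then $S^e(z_0)=z_0^2$, and $z_0$ has an integral lift that becomes $2\zeta_0$ over $\bar F$ (Lemma 2). The degree in question is then divisible by $4$ and $\delta=0$. So we need $\mu\le e\le i-1$. But $\mu=i+k-1$. This forces $k=0$ and $e=i-1$, and then (5) reads $\binom{i}{i-1}=i\equiv0$.

So this argument proves: if $k=0$, then $i$ is even. That settles $s=1$, where (2) allows only $k=0$, $c=1$. It stops there. For $k>0$ no admissible $e$ exists, and for $k=0$, $s\ge2$ we get only the parity of $i$.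

For $e=j_0$ the right side of (5) is always odd: $i+k=2^s\tau+n$ with $n<2^s$, so $\binom{i+k}{j_0}=\binom{2^s\tau+n}{n}\equiv1$ by Lucas. The trouble is the left side. The operation $S^{j_0}$ acts on a class of codimension $\mu=j_0+(n-1)$, and the deficit $n-1$ is in general positive.

The way past this is to use the other rows of $\alpha$. Replace $h^d$ by $h^{d-b}$. The class $\mathrm{pr}_*(h^{d-b}\alpha)$ has codimension $\mu-b$, and on it we may use $S^{j_0+b}$. The deficit drops from $n-1$ to $n-1-2b$, so we get vanishing as soon as $2b\ge n-1$. The price is that the number we compute no longer sees $\zeta_0$ alone. It is a sum over several rows, and we need to know how these enter.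

## Linear relations among the rows

For $0\le b\le r-1$ put
$$z_b=\mathrm{pr}_*(h^{d-b}\alpha)\in\mathrm{Ch}^{\mu-b}(Q),\qquad T_b=\delta\big(H^{c-1}S^{j_0+b}(z_b)\big)\in\mathbb Z/2 .$$
The codimension is $(c-1)+(j_0+b)+(\mu-b)=D$ by (3), as it must be. For $0\le j\le r-1$ put
$$B_j=\deg\big(H^{c-1}S^{j_0+j}(\zeta_j)\big)\in\mathbb Z/2,$$
with $\deg:\mathrm{Ch}_0(\bar Q)\to\mathbb Z/2$; again the codimension is $(c-1)+(j_0+j)+(\mu-j)=D$.

**Step 1: vanishing.** *This step shows $T_b=0$ whenever $\frac{n-1}2\le b\le r-1$.*

If $2b>n-1=\mu-j_0$, then $j_0+b>\mu-b$, so $S^{j_0+b}(z_b)=0$ by (S2) (if $\mu-b<0$, already $z_b=0$).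

If $2b=n-1$, then $j_0+b=\mu-b$ and $S^{j_0+b}(z_b)=z_b^2$. The integral class $\tilde z_b=\mathrm{pr}_*(h^{d-b}\alpha)\in\mathrm{CH}(Q)$ lifts $z_b$, and over $\bar F$ it becomes $2\zeta_b$ by Lemma 2. So $\deg(H^{c-1}\tilde z_b^2)=4\deg(H^{c-1}\zeta_b^2)$. Half of this is even, and $T_b=0$.

**Step 2: from $T_b$ to numbers on $P\times Q$.** *This step pulls the operation back through $\mathrm{pr}_*$.* For $0\le w\le r-1$ put
$$x_w=\delta\big(h^{d-w}H^{c-1}S^{j_0+w}(\alpha)\big).$$
By (S3) for $\mathrm{pr}$ as before, with $S(h^{d-b})=h^{d-b}(1+h)^{d-b}$ and $c(-T_P)\equiv(1+h)^{-d-2}$,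
$$S(z_b)=\mathrm{pr}_*\big(c(-T_P)S(h^{d-b}\alpha)\big)=\mathrm{pr}_*\big(h^{d-b}(1+h)^{-b-2}S(\alpha)\big).$$
The component of codimension $\mu+j_0$ on the left is $S^{j_0+b}(z_b)$. On the right, the term with $h^{d-b}h^t$ must be paired with $S^{j_0+b-t}(\alpha)$, since $(d-b+t)+\mu+(j_0+b-t)-d=\mu+j_0$. Terms with $t>b$ vanish because $h^{d+1}=0$. Multiply by $H^{c-1}$ and apply $\delta$:
$$T_b=\sum_{t=0}^b\binom{-b-2}tx_{b-t}, \tag{6}$$
where $\binom{-b-2}t$ is the coefficient of $h^t$ in $(1+h)^{-b-2}$.

**Step 3: from $x_w$ to the $B_j$.** *This step evaluates $x_w$ over $\bar F$.* Let $\tilde\sigma\in\mathrm{CH}(P\times Q)$ be an integral lift of $S^{j_0+w}(\alpha)$. By Lemma 2, $x_w=\deg(H^{c-1}y_w)\bmod2$, where $y_w$ is the coefficient of $h^w$ in $\tilde\sigma$ over $\bar F$. Modulo $2$ it is the coefficient of $h^w$ in $S^{j_0+w}(\bar\alpha)$. By (S1) and (4),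
$$S(\bar\alpha)=\sum_jS(h^j)\otimes S(\zeta_j)+\sum_jS(l_j)\otimes S(\xi_j).$$
The second sum does not contribute, since $S(l_j)$ lives in codimension $\ge r>w$. In the first, $S(h^j)=h^j(1+h)^j$ contains $h^w$ with coefficient $\binom j{w-j}$. The other factor then has operation degree $(j_0+w)-(w-j)=j_0+j$. So
$$x_w=\sum_{j=0}^{r-1}\binom j{w-j}B_j,\qquad\text{that is,}\qquad\sum_{w=0}^{r-1}x_wh^w\equiv\sum_{j=0}^{r-1}B_jh^j(1+h)^j\pmod{h^r}. \tag{7}$$
(In (7) $h$ is just a variable.)

**Step 4: the coefficients.** *This step combines (6) and (7).* By (6), $T_b$ is the coefficient of $h^b$ in $(1+h)^{-b-2}\sum_wx_wh^w$. Since $b\le r-1$, (7) may be inserted: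
$$T_b=\sum_{j\le b}B_j\cdot\big[h^{b-j}\big](1+h)^{j-b-2}.$$
With $a=b-j$, the coefficient of $h^a$ in $(1+h)^{-a-2}$ is $(-1)^a\binom{2a+1}a$. So
$$T_b=\sum_{j\le b}\binom{2(b-j)+1}{b-j}B_j .$$
By Kummer, $\binom{2a+1}a$ is odd if and only if $a$ and $a+1$ have disjoint binary expansions. Write $a+1=u2^v$ with $u$ odd. Then $a=(u-1)2^v+(2^v-1)$, and the common bits of $a$ and $a+1$ are those of $(u-1)2^v$. They are disjoint exactly when $u=1$. So only the $j$ with $b-j+1=2^v$ survive. Together with Step 1:
$$(R_b)\qquad\sum_{v\ge0,\ 2^v\le b+1}B_{b+1-2^v}=0\qquad\text{for all integers }b\text{ with }\tfrac{n-1}2\le b\le r-1 . \tag{8}$$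

## Values of the $B_j$ from Lucas' theorem

*The relations involve rows that we do not know. But many $B_j$ vanish for reasons that need no knowledge of $\zeta_j$ beyond its codimension.* Let $0\le j\le r-1$.

**(9a) $B_j=0$ if $j>k/2$; in particular if $2j\ge n$.** If $2j\ge n=k+c$, then $j>k/2$ because $c\ge1$. If $j>k/2$, then $\operatorname{codim}\zeta_j=i+k-1-j<i-1+\frac k2=\frac D2$, so $\zeta_j$ is a multiple of $H^{\mu-j}$ (or $0$). Hence $H^{c-1}S^{j_0+j}(\zeta_j)$ is a multiple of $H^D$, whose degree is $2\equiv0$.

**(9b) $B_j=0$ if $2j<n$ and $\binom{n-j}j$ is even.** By (9a) we may assume $j\le k/2$. Then $\mathrm{Ch}^{\mu-j}(\bar Q)$ is generated by classes of linear subspaces $L$ of dimension $a=D-\mu+j=i-1+j\le D/2$. We have $(c-1)+(j_0+j)=i-1+j=a$ and $D+1-a=i+k-j$. So Lemma 1 gives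
$$\deg\big(H^{c-1}S^{j_0+j}([L])\big)\equiv\binom{i+k-j}{j_0+j}=\binom{i+k-j}{n-2j},$$
because $(i+k-j)-(i-c+j)=k+c-2j=n-2j$. Now $i+k-j=2^s\tau+(n-j)$ with $0\le n-2j\le n-j<2^s$. By Lucas, the binomial is congruent to $\binom{n-j}{n-2j}=\binom{n-j}j$. If this is even, every generator contributes $0$.

**(9c) $B_0=1$.** The class $\zeta_0$ is that of a linear subspace, so the same computation with $j=0$ gives $B_0\equiv\binom n0=1$.

It remains to derive $B_0=0$ from (8), (9a) and (9b).

## The relations for $s=2$ and $s=3$ by hand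

**$s=2$.** Here $r=2$ and $n\in\{1,2,3\}$. For $n=1$, $(R_0)$ says $B_0=0$. For $n=2,3$, $(R_1)$ says $B_1+B_0=0$. For $n=2$, $B_1=0$ by (9a). For $n=3$, $\binom{2}{1}$ is even and $B_1=0$ by (9b). So $B_0=0$ in all cases, and Theorem A holds for $s=2$. In particular a $5$-dimensional anisotropic form has Witt index $1$ over its own function field.

**$s=3$, $n=5$.** Here $r=4$, and the available relations are
$$(R_2)\quad B_2+B_1=0,\qquad\qquad(R_3)\quad B_3+B_2+B_0=0 .$$
By (9a), $B_3=0$. But $\binom{n-2}{2}=\binom32=3$ is odd, so (9b) does not give $B_2=0$. If $k=4$ and $c=1$, then $j=2\le k/2$, so (9a) does not give it either. The relation $(R_3)$ alone is not enough. However $\binom{n-1}1=4$ is even, so $B_1=0$. Then $(R_2)$ gives $B_2=0$, and $(R_3)$ gives $B_0=0$.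

The pattern: if (9b) fails to kill $B_j$, choose a relation $(R_b)$ in which $B_j$ is the only term not already known to vanish. In the example, $n-2j=1$ has top bit $2^0$, and the relation was that with $b+1=j+2^0$.

## Descending induction on binary digits

**Step 5: most $B_j$ vanish.** *This step proves the following claim.*

**Claim.** *$B_j=0$ for all $0\le j\le r-1$ with $n-2j<r$.*

We use descending induction on $j$. Put $x=n-2j$. If $x\le0$, use (9a). So let $1\le x<r$, and assume $B_{j'}=0$ for all $j<j'\le r-1$ (such $j'$ also satisfy $n-2j'<r$). By (9b) we may assume that $\binom{n-j}j=\binom{j+x}j$ is odd, that is, $j$ and $x$ have disjoint binary expansions.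

*Choice of $b$.* Let $2^w\le x<2^{w+1}$. Since $x<r=2^{s-1}$, we have $w\le s-2$. Bit $w$ of $x$ is $1$, so bit $w$ of $j$ is $0$. As $j<2^{s-1}$ and $w\le s-2$, adding $2^w$ only fills this bit, so $j+2^w<2^{s-1}=r$. Put $b=j+2^w-1$. Then $b\le r-1$. Also $x\le2^{w+1}-1$ gives $2^w-1\ge\frac{x-1}2$, so $b\ge j+\frac{x-1}2=\frac{n-1}2$. Hence $(R_b)$ is available:
$$\sum_{v:\ 2^v\le j+2^w}B_{j+2^w-2^v}=0. \tag{10}$$

*The terms of (10).*

* $v<w$: the index is larger than $j$ and at most $j+2^w-1\le r-1$. The term is $0$ by induction.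
* $v>w$: put $j'=j+2^w-2^v\ge0$ and $x'=n-2j'=x-2^{w+1}+2^{v+1}>0$. Modulo $2^{w+1}$ we have $j'\equiv j+2^w$ and $x'\equiv x$. So bit $w$ is $1$ in both $j'$ and $x'$. By Kummer $\binom{n-j'}{j'}=\binom{j'+x'}{j'}$ is even, and $2j'<n$. The term is $0$ by (9b).
* $v=w$: the term is $B_j$.

Hence $B_j=0$, which proves the claim.

**Step 6: $B_0=0$.** *This step reaches the contradiction with (9c).* If $n<r$, the claim with $j=0$ gives $B_0=0$. Let $r\le n\le2r-1$. Then $r-1\ge\frac{n-1}2$, so $(R_{r-1})$ is available. Since $r=2^{s-1}$, it reads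
$$\sum_{v=0}^{s-1}B_{r-2^v}=0 .$$
For $v\le s-2$, the index $j=r-2^v$ satisfies $\frac r2\le j\le r-1$, so $n-2j\le n-r<r$ and $B_j=0$ by the claim. The term with $v=s-1$ is $B_0$. Hence $B_0=0$, contrary to (9c). This proves Theorem A. $\blacksquare$

## The separation theorem and the realization of all permitted triples

**Corollary (Hoffmann's separation theorem).** *If $\sigma$ is anisotropic with $\dim\sigma\le2^s<\dim p$, then $\sigma_{F(p)}$ is anisotropic.*

*Proof.* Enlarging $s$ if necessary, we may assume $\dim p\le2^{s+1}$. Suppose $\sigma_{F(p)}$ is isotropic. Then $k=\dim(\sigma_{F(p)})_{\mathrm{an}}<\dim\sigma$. Take $m$ from Theorem A. If $m\le0$, then $|\dim\sigma-m2^{s+1}|\ge\dim\sigma>k$, which is impossible. So $m\ge1$ and $2^{s+1}-\dim\sigma\le m2^{s+1}-\dim\sigma\le k<\dim\sigma$. This gives $\dim\sigma>2^s$, a contradiction. $\square$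

Also, for $k=0$ Theorem A says $2^{s+1}\mid\dim q$. And in the test over $\mathbb R$ we had $k\le|\varepsilon|$; Theorem A gives the reverse inequality, so $k=|\varepsilon|$ there.

**Proof of Theorem B.**

**Step 7: necessity.** The form $(q_{F(p)})_{\mathrm{an}}$ has dimension $N-2i$ with $i\ge0$, which gives the first two conditions. The third is Theorem A.

**Step 8: choosing the numbers.** *This step writes $N$ as "a multiple of $2^{s+1}$, minus $t$, plus $u$" with $t+u=k$.* Let $N=m2^{s+1}+\varepsilon$ with $|\varepsilon|\le k$. If $m<0$, then $k\ge|\varepsilon|\ge N+2^{s+1}>N$, which is excluded; so $m\ge0$. Since $\varepsilon\equiv N\equiv k$ modulo $2$, the numbers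
$$u=\frac{k+\varepsilon}2\ge0,\qquad t=\frac{k-\varepsilon}2\ge0$$
are integers, with $u+t=k$ and $N=m2^{s+1}+u-t$. From $N\ge k=u+t$ we get $2t\le m2^{s+1}$, so $t\le m2^s$. Hence $t=t_1+\dots+t_m$ with $0\le t_j\le2^s$.

**Step 9: the forms.** *This step carries out the recipe of the opening section with generic coefficients.* Let $F_0=\kappa(x_1,\dots,x_{s+1})$ and $\pi=\langle\!\langle x_1,\dots,x_{s+1}\rangle\!\rangle$. It is anisotropic, by (Q4) applied repeatedly over $\kappa((x_1))\cdots((x_{s+1}))\supset F_0$. Let $p\subset\pi$ be a subform of dimension $a$. Write $\pi=\sigma_j\perp\pi_j$ with $\dim\sigma_j=t_j$, for $1\le j\le m$. Put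
$$F=F_0((y_1))\cdots((y_m))((w_1))\cdots((w_u)),\qquad q=y_1\pi_1\perp\dots\perp y_m\pi_m\perp\langle w_1,\dots,w_u\rangle .$$
The forms $p$ and $\pi_j$ are anisotropic over $F_0$. By (Q4), they stay anisotropic over each of the iterated Laurent series fields. Adding the variables one at a time, each new variable multiplies one anisotropic form over the previous field. So (Q4) shows that $q$ is anisotropic over $F$. Its dimension is $m2^{s+1}-t+u=N$.

Example: $a=5$, $N=7$, $k=1$. Then $s=2$, $m=1$, $\varepsilon=-1$, $u=0$, $t=1$, and $q=y_1\pi_1$ is a $7$-dimensional subform of $y_1\pi$.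

**Step 10: an upper bound for the anisotropic part.** Over $F(p)$ the form $\pi$ is isotropic, since $p\subset\pi$, hence hyperbolic. So $y_j\pi_j=y_j\pi-y_j\sigma_j=-y_j\sigma_j$ in $W(F(p))$, and $q$ has the class of the form
$$\varphi=-y_1\sigma_1\perp\dots\perp-y_m\sigma_m\perp\langle w_1,\dots,w_u\rangle$$
of dimension $t+u=k$. It remains to prove that $\varphi_{F(p)}$ is anisotropic.

**Step 11: no further cancellation.** *The difficulty is that $F(p)$ is not a Laurent series field. We compare it with one.* Let
$$L=F_0(p)((y_1))\cdots((y_m))((w_1))\cdots((w_u))\supset F .$$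
Each $\sigma_j$ is anisotropic over $F_0$ and $\dim\sigma_j\le2^s<a=\dim p$. So it is anisotropic over $F_0(p)$ by the separation theorem. By (Q4), applied as in Step 9, $\varphi_L$ is anisotropic. Moreover $p_L$ is isotropic, because $p$ is isotropic over $F_0(p)$.

If $a\ge3$, then $L(p)/L$ is purely transcendental by (Q2), so $\varphi_{L(p)}$ is anisotropic by (Q1). Since $F(p)\subset L(p)$, $\varphi_{F(p)}$ is anisotropic. If $a=2$, then $F(p)=F(\sqrt{-\det p})$ embeds in $L$ over $F$, because $L$ contains $F$ and $F_0(p)=F_0(\sqrt{-\det p})$. So again $\varphi_{F(p)}$ is anisotropic. Hence $\dim(q_{F(p)})_{\mathrm{an}}=k$, and $F\supset\kappa$ by construction. $\blacksquare$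

So, together with the trivial constraints $k\le\dim q$ and $k\equiv\dim q$ modulo $2$, the inequality of Theorem A is the only restriction on the triple $(\dim p,\dim q,k)$. No bound that depends only on these three numbers can improve it.
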